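# Optimized quantum $f$-divergences under positive trace-preserving maps

The first guess is that the answer is no. The optimized quantum $f$-divergence compares two operators by means of a vector in a doubled space $\mathcal H_S\otimes\mathcal H_{\hat S}$, and doubled spaces are where merely positive maps usually misbehave. The data processing inequality for it is known for quantum channels, by a proof via isometries and partial traces, and for positive trace-preserving maps that satisfy a Schwarz inequality. A map that is only positive has neither tool. Whether monotonicity holds for all positive trace-preserving maps is posed as an open question in the source of the problem ("1 Introduction", doi:10.1007/s11128-024-04376-z). So one expects that a map violating the Schwarz inequality, such as the transpose, will violate monotonicity too.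

We set up the notions, test this guess on cases that can be done by hand, and see that it fails every test. Then we prove the opposite: monotonicity holds for all positive trace-preserving maps.

## 1. Operator anti-monotone functions, positive maps, and $\tilde Q_f$

All Hilbert spaces are finite-dimensional. Write $\mathrm{Re}\,Y=\frac12(Y+Y^\dagger)$. Inverses of operators supported on a subspace are taken on that subspace. $E_{ij}$ are the matrix units.

**Definition (operator anti-monotone).** A function $f:(0,\infty)\to\mathbb R$ is operator anti-monotone if $0<A\le B$ implies $f(A)\ge f(B)$, in every finite dimension.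

Examples are $1/x$, $-x$ and $-\log x$. Being decreasing is not enough: $-x^2$ fails. Take $A=\begin{pmatrix}2&1\\1&2\end{pmatrix}$ and $B=A+E_{11}=\begin{pmatrix}3&1\\1&2\end{pmatrix}$. Then $B^2-A^2=\begin{pmatrix}10&5\\5&5\end{pmatrix}-\begin{pmatrix}5&4\\4&5\end{pmatrix}=\begin{pmatrix}5&1\\1&0\end{pmatrix}$ has determinant $-1$, so $-A^2\ge -B^2$ is false.

We use the Löwner–Nevanlinna representation (see Bhatia, *Matrix Analysis*, Ch. V). If $f$ is operator anti-monotone, there are $c\in\mathbb R$, $b\ge 0$ and a positive measure $\mu$ on $[0,\infty)$ with $\int\frac{d\mu(\lambda)}{1+\lambda^2}<\infty$ such that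
$$f(x)=c-bx+\int_{[0,\infty)}\Big(\frac1{x+\lambda}-\frac{\lambda}{1+\lambda^2}\Big)d\mu(\lambda).\tag{1}$$
For $-\log x$ one has $c=b=0$ and $\mu$ is Lebesgue measure. Indeed $-\log x=\int_0^\infty\big(\frac1{x+\lambda}-\frac1{1+\lambda}\big)d\lambda$, and $\int_0^\infty\big(\frac{\lambda}{1+\lambda^2}-\frac1{1+\lambda}\big)d\lambda=\big[\tfrac12\log(1+\lambda^2)-\log(1+\lambda)\big]_0^\infty=0$. From (1) we read off that $f$ is nonincreasing, convex and continuous.

**Definition (positive map).** A linear map $\mathcal N:\mathcal B(\mathcal H_A)\to\mathcal B(\mathcal H_B)$ is positive if $X\ge0$ implies $\mathcal N(X)\ge 0$. Its adjoint $\Phi=\mathcal N^\dagger$ is defined by $\mathrm{tr}(\Phi(Y)X)=\mathrm{tr}(Y\mathcal N(X))$.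

If $\mathcal N$ is positive, then $\mathrm{tr}(\Phi(Y)X)\ge0$ for all $X,Y\ge0$, so $\Phi$ is positive and hence preserves Hermitian operators. Since $\mathrm{tr}(\Phi(1)X)=\mathrm{tr}\,\mathcal N(X)$, the map $\mathcal N$ is trace preserving iff $\Phi(1)=1$, and trace non-increasing on positive operators iff $\Phi(1)\le1$.

The standard example is the transpose $T$ in a fixed basis, in dimension at least 2. It is positive, trace preserving, and its own adjoint. It is not completely positive: applied to one half of $\sum_{ij}E_{ij}\otimes E_{ij}$ it gives the swap operator, which has eigenvalue $-1$. It also violates the Schwarz inequality $\Phi(X)\Phi(X)^\dagger\le\Phi(XX^\dagger)$: for $X=E_{12}$ the left side is $E_{21}E_{12}=E_{22}$ and the right side is $E_{11}$.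

**Definition (optimized $f$-divergence).** Let $\{|i\rangle\}$ be an orthonormal basis of $\mathcal H_S$, let $\hat S$ be a copy of $S$, and put $|\Gamma\rangle_{S\hat S}=\sum_i|i\rangle_S|i\rangle_{\hat S}$. For $\rho\ge0$ put $|\phi^\rho\rangle=(\rho^{1/2}\otimes I)|\Gamma\rangle$, and let $T$ be the transpose in $\{|i\rangle\}$. For positive definite $\omega,\tau$ set
$$\tilde Q_f(\rho\Vert\omega;\tau)=\langle\phi^{\rho}|\, f\big(\tau_S^{-1}\otimes\omega_{\hat S}^{T}\big)\,|\phi^{\rho}\rangle .$$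
For a density operator $\rho$ and $\sigma\ge0$, with $\Pi_\sigma^\perp$ the projection onto $\ker\sigma$, set
$$\tilde Q_f(\rho\Vert\sigma)=\sup_{\tau>0,\ \mathrm{tr}\,\tau\le 1,\ \epsilon>0}\tilde Q_f\big(\rho\Vert\sigma+\epsilon\Pi_\sigma^{\perp};\tau\big).$$

One can work with operators instead of vectors. Put $|X\rangle\!\rangle=(X\otimes I)|\Gamma\rangle$. Then $\langle\!\langle X|Y\rangle\!\rangle=\mathrm{tr}\,X^\dagger Y$. Since $(I\otimes L^T)|\Gamma\rangle=(L\otimes I)|\Gamma\rangle$, we get $(K\otimes L^T)|X\rangle\!\rangle=|KXL\rangle\!\rangle$. Also $|\phi^\rho\rangle=|\rho^{1/2}\rangle\!\rangle$, with $\|\phi^\rho\|^2=\mathrm{tr}\,\rho$. So $\tau^{-1}\otimes\omega^T$ is the positive definite operator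
$$X\longmapsto\tau^{-1}X\omega$$
on matrices with the Hilbert–Schmidt inner product.

Here is the quantity for three functions, with $\sigma>0$, so that $\epsilon$ plays no role.

For $f(x)=1/x$, we have $\tilde Q_f(\rho\Vert\sigma;\tau)=\mathrm{tr}\,\tau\,\rho^{1/2}\sigma^{-1}\rho^{1/2}$. The supremum over $\tau$ is the largest eigenvalue of $\rho^{1/2}\sigma^{-1}\rho^{1/2}$, which is the smallest $m$ with $\rho\le m\sigma$.

For $f(x)=-\log x$, the operators $\tau^{-1}\otimes I$ and $I\otimes\sigma^T$ commute, so $\tilde Q_f(\rho\Vert\sigma;\tau)=\mathrm{tr}\,\rho\log\tau-\mathrm{tr}\,\rho\log\sigma$. Klein's inequality gives $\mathrm{tr}\,\rho\log\tau\le\mathrm{tr}\,\rho\log\rho$ for $\mathrm{tr}\,\tau\le1$, and $\tau=(1-\eta)\rho+\eta\, 1/\dim\mathcal H_S$ with $\eta\downarrow0$ approaches this bound. The supremum is the relative entropy $\mathrm{tr}\,\rho(\log\rho-\log\sigma)$.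

For $f(x)=-x$, we get $-\mathrm{tr}\,\tau^{-1}K$ with $K=\rho^{1/2}\sigma\rho^{1/2}$. By Cauchy–Schwarz, $(\mathrm{tr}\,K^{1/2})^2\le\mathrm{tr}\,\tau\cdot\mathrm{tr}\,\tau^{-1}K$. Choosing $\tau=(K^{1/2}+\eta1)/\mathrm{tr}(K^{1/2}+\eta1)$ with $\eta\downarrow0$ shows that the supremum is $-(\mathrm{tr}\,K^{1/2})^2$.

## 2. The guess tested on the transpose, on $1/x$, on the trace, and on diagonal matrices

**The transpose.** Let bars denote entrywise complex conjugation in the fixed basis, so $\bar X=X^T$ for Hermitian $X$. The number $\tilde Q_f(\rho\Vert\omega;\tau)$ is real, so it equals its conjugate. Conjugation turns the vector $\phi^\rho$ into $\phi^{\rho^T}$ and the operator $\tau^{-1}\otimes\omega^T$ into $(\tau^T)^{-1}\otimes(\omega^T)^T$. Hence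
$$\tilde Q_f(\rho\Vert\omega;\tau)=\tilde Q_f(\rho^T\Vert\omega^T;\tau^T).$$
The constraints on $\tau$ are unchanged by $\tau\mapsto\tau^T$, and $\Pi^\perp_{\sigma^T}=(\Pi_\sigma^\perp)^T$. So $\tilde Q_f(\rho\Vert\sigma)=\tilde Q_f(\rho^T\Vert\sigma^T)$. The standard violator of the Schwarz inequality satisfies data processing with equality.

**The function $1/x$.** Let $\sigma>0$, let $\mathcal N$ be positive and trace preserving, and let $\rho\le m\sigma$. Then $\mathcal N(\rho)\le m\,\mathcal N(\sigma)\le m(\mathcal N(\sigma)+\epsilon\Pi^\perp_{\mathcal N(\sigma)})$. Writing $\rho'=\mathcal N(\rho)$ and $S'$ for the last bracket, the operator $S'^{-1/2}\rho'S'^{-1/2}\le m$ has the same norm as $\rho'^{1/2}S'^{-1}\rho'^{1/2}$. So every admissible value on the output side is at most $m$. For this $f$, positivity alone suffices.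

**The trace map.** Let $\mathcal H_B=\mathbb C$, $\mathcal N=\mathrm{tr}$, and $\rho,\sigma>0$. The output value is $\sup_{0<\tau'\le1}f(\mathrm{tr}\,\sigma/\tau')=f(\mathrm{tr}\,\sigma)$, since $f$ is nonincreasing. On the input side choose $\tau=\rho$. With $M=\rho^{-1}\otimes\sigma^T$ we have $\langle\phi^\rho|M|\phi^\rho\rangle=\mathrm{tr}\,\rho^{1/2}\rho^{-1}\rho^{1/2}\sigma=\mathrm{tr}\,\sigma$. Jensen's inequality for the convex function $f$ and the spectral measure of $M$ at the unit vector $\phi^\rho$ gives $\langle\phi^\rho|f(M)|\phi^\rho\rangle\ge f(\mathrm{tr}\,\sigma)$.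

**Diagonal matrices.** Let $\rho=\mathrm{diag}(p_i)$, $\sigma=\mathrm{diag}(s_i)$, $\tau=\mathrm{diag}(t_i)$, all entries positive. Then $\tilde Q_f(\rho\Vert\sigma;\tau)=\sum_ip_i\,f(s_i/t_i)$. Let $W(j|i)\ge0$ with $\sum_jW(j|i)=1$, put $p'_j=\sum_iW(j|i)p_i$ and $s'_j=\sum_iW(j|i)s_i$, assume these are positive, and let $t'_j>0$ be given. We must produce $t_i$. Take
$$t_i=p_i\sum_jW(j|i)\,\frac{t'_j}{p'_j},\qquad\text{so that}\qquad \sum_it_i=\sum_jt'_j.$$
The weights $r_{i|j}=W(j|i)p_i/p'_j$ sum to 1 over $i$, and $s'_j/t'_j=\sum_ir_{i|j}\,\frac{s_i}{p_i}\frac{p'_j}{t'_j}$. Convexity of $f$ gives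
$$\sum_jp'_jf\Big(\frac{s'_j}{t'_j}\Big)\le\sum_ip_i\sum_jW(j|i)\,f\Big(\frac{s_i}{p_i}\Big/\frac{t'_j}{p'_j}\Big).$$
For fixed $k>0$ the function $u\mapsto f(k/u)$ is concave, because by (1) it is a constant plus $-bk/u$ plus an integral of the functions $u/(k+\lambda u)$ shifted by constants. A second use of Jensen, over $j$, bounds the right side by $\sum_ip_if(s_i/t_i)$.

All tests point to the opposite answer, and the last one tells us which $\tau$ to use. Its formula is $\tau=\rho^{1/2}\,\Phi(\rho'^{-1/2}\tau'\rho'^{-1/2})\,\rho^{1/2}$ written for diagonal matrices, and in the trace-map test (with $\tau'=1$) this formula gives $\tau=\rho$.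

**Theorem 1.** Let $\mathcal N$ be positive with $\Phi(1)\le1$, let $\rho$ be a density operator with $\mathrm{tr}\,\mathcal N(\rho)=1$, let $\sigma\ge0$, and let $\sigma'\ge\mathcal N(\sigma)$. Then $\tilde Q_f(\rho\Vert\sigma)\ge\tilde Q_f(\mathcal N(\rho)\Vert\sigma')$ for every operator anti-monotone $f$ (values $+\infty$ allowed). In particular, for every positive trace-preserving $\mathcal N$, every density operator $\rho$ and every $\sigma\ge0$,
$$\tilde Q_f(\rho\Vert\sigma)\ge\tilde Q_f(\mathcal N(\rho)\Vert\mathcal N(\sigma)).$$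

The second sentence is the case $\Phi(1)=1$, $\sigma'=\mathcal N(\sigma)$.

## 3. A transported $\tau$ and a variational formula for resolvents

The core is an inequality before any optimization.

**Proposition 2.** Let $\mathcal N$ be positive with $\Phi(1)\le1$, let $\rho$ be a density operator, $\rho'=\mathcal N(\rho)$ with $\mathrm{tr}\,\rho'=1$, and let $\Pi,\Pi'$ be the support projections of $\rho,\rho'$. Let $S>0$ on $\mathcal H_A$ and $S'>0$ on $\mathcal H_B$ with $\mathcal N(S)\le S'$. Let $\tau'>0$ on $\mathcal H_B$ commute with $\Pi'$, and set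
$$\omega'=\rho'^{-1/2}\tau'\rho'^{-1/2},\qquad\tau=\rho^{1/2}\Phi(\omega')\rho^{1/2}+\kappa(1-\Pi),\quad\kappa>0.$$
Then $\tau>0$, $\mathrm{tr}\,\tau=\mathrm{tr}(\Pi'\tau')+\kappa\,\mathrm{tr}(1-\Pi)$, and for every operator anti-monotone $f$
$$\tilde Q_f(\rho\Vert S;\tau)\ge\tilde Q_f(\rho'\Vert S';\tau').$$

We do the first two steps of the proof now, because they show what is needed next.

**Step 1: $\tau$ is positive definite and has the stated trace.** We must see that $\Phi(\omega')$ does not degenerate on the support of $\rho$. First, $\mathrm{tr}\,\rho\,\Phi(\Pi')=\mathrm{tr}\,\rho'\Pi'=\mathrm{tr}\,\rho'=1=\mathrm{tr}\,\rho$, and $\Phi(\Pi')\le\Phi(1)\le1$. So $\rho^{1/2}(1-\Phi(\Pi'))\rho^{1/2}$ is positive semi-definite with trace 0, hence zero, and therefore $\Pi\,\Phi(\Pi')\,\Pi=\Pi$. Next, $\omega'$ is supported on $\Pi'\mathcal H_B$ and positive definite there, so $\omega'\ge w\Pi'$ for some $w>0$. Put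
$$\omega_1:=\Pi\,\Phi(\omega')\,\Pi\ \ge\ w\,\Pi\,\Phi(\Pi')\,\Pi=w\Pi .$$
Thus $\omega_1$ is positive definite on $\Pi\mathcal H_A$. Hence $\tau=\rho^{1/2}\omega_1\rho^{1/2}+\kappa(1-\Pi)>0$. Finally $\mathrm{tr}\,\rho\,\Phi(\omega')=\mathrm{tr}\,\rho'\omega'=\mathrm{tr}\,\Pi'\tau'$, which gives the trace.

**Step 2: the resolvents in (1) are maxima of explicit expressions.** By (1) it is natural to study, for $\lambda\ge0$,
$$q_\lambda:=\langle\phi^\rho|(\tau^{-1}\otimes S^T+\lambda)^{-1}|\phi^\rho\rangle,\qquad q'_\lambda:=\langle\phi^{\rho'}|(\tau'^{-1}\otimes S'^T+\lambda)^{-1}|\phi^{\rho'}\rangle .$$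
For a positive definite $M$, completing the square gives
$$2\mathrm{Re}\langle v,X\rangle-\langle X,MX\rangle=\langle v,M^{-1}v\rangle-\|M^{1/2}X-M^{-1/2}v\|^2,$$
so $\langle v,M^{-1}v\rangle=\max_X\{2\mathrm{Re}\langle v,X\rangle-\langle X,MX\rangle\}$. Apply this to $M=\mathcal A+\lambda$ with $\mathcal AX=\tau^{-1}XS$. Since $\tau$ commutes with $\Pi$, the space $\mathcal V=\{X:\Pi X=X\}$ is invariant under $\mathcal A$, and $\mathcal A$ is positive definite on it. Since $\rho^{1/2}\in\mathcal V$, the maximum may be taken over $\mathcal V$. Every $X\in\mathcal V$ is $X=\rho^{1/2}Y$ for exactly one $Y$ with $\Pi Y=Y$. On $\Pi\mathcal H_A$ the inverse of $\tau$ is $\rho^{-1/2}\omega_1^{-1}\rho^{-1/2}$. Therefore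
$$\langle\rho^{1/2},X\rangle=\mathrm{tr}\,\rho Y,\qquad\langle X,\mathcal AX\rangle=\mathrm{tr}\,Y^\dagger\rho^{1/2}\tau^{-1}\rho^{1/2}YS=\mathrm{tr}\,S\,Y^\dagger\omega_1^{-1}Y,\qquad\langle X,X\rangle=\mathrm{tr}\,\rho YY^\dagger,$$
and we obtain
$$q_\lambda=\max_{Y=\Pi Y}\big\{2\mathrm{Re}\,\mathrm{tr}\,\rho Y-\mathrm{tr}\,S\,Y^\dagger\omega_1^{-1}Y-\lambda\,\mathrm{tr}\,\rho YY^\dagger\big\}.\tag{2}$$
On the output side $\tau'$ commutes with $\Pi'$ by hypothesis, and $\Pi'\tau'=\rho'^{1/2}\omega'\rho'^{1/2}$ has inverse $\rho'^{-1/2}\omega'^{-1}\rho'^{-1/2}$ on $\Pi'\mathcal H_B$. The same computation gives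
$$q'_\lambda=\max_{Y'=\Pi'Y'}\big\{2\mathrm{Re}\,\mathrm{tr}\,\rho'Y'-\mathrm{tr}\,S'\,Y'^\dagger\omega'^{-1}Y'-\lambda\,\mathrm{tr}\,\rho'Y'Y'^\dagger\big\}.\tag{3}$$

To prove $q_\lambda\ge q'_\lambda$ it is enough to turn a maximizer $Y'$ of (3) into a trial operator $Y$ for (2) whose value is at least as large.

## 4. The trial operator $\Phi(Y')$, and what the transpose says about it

The sensible trial is $Y=\Pi\,\Phi(Y')$. The linear term is right: $\mathrm{tr}\,\rho\,\Phi(Y')=\mathrm{tr}\,\rho'Y'$. For the $\lambda$-term we want $\mathrm{tr}\,\rho\,\Phi(Y')\Phi(Y')^\dagger\le\mathrm{tr}\,\rho\,\Phi(Y'Y'^\dagger)$, which is where a Schwarz inequality enters. For the transpose it is false: with $\rho=\mathrm{diag}(p_1,p_2)$ and $Y'=E_{12}$, the left side is $\mathrm{tr}\,\rho E_{22}=p_2$ and the right side is $\mathrm{tr}\,\rho E_{11}=p_1$. We have no control over which $Y'$ is the maximizer, so the argument stops here.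

But the transpose itself obeys the theorem, so some other trial must work. Take $Y=\overline{Y'}=\Phi(Y')^\dagger$. Then $YY^\dagger=\overline{Y'Y'^\dagger}=(Y'Y'^\dagger)^T=\Phi(Y'Y'^\dagger)$, exactly as wanted. The linear term has survived as well, since it involves only the real part: for Hermitian $\rho$,
$$\mathrm{Re}\,\mathrm{tr}\,\rho Y=\mathrm{tr}\,\rho\,\mathrm{Re}\,Y,$$
and $\mathrm{Re}\,\Phi(Y')^\dagger=\mathrm{Re}\,\Phi(Y')=\Phi(\mathrm{Re}\,Y')$.

Thus the trial operator need not equal $\Phi(Y')$. Only its real part is prescribed, and its anti-Hermitian part is free.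

If $\Phi=\Phi_1+\Phi_2\circ T$ with $\Phi_1,\Phi_2$ completely positive, one can write the correction down: put $Y_A=\Phi_1(Y')+\Phi_2(\overline{Y'})$. Apply $\Phi_1$ blockwise to $\begin{pmatrix}Y'Y'^\dagger&Y'\\Y'^\dagger&1\end{pmatrix}\ge0$ and $\Phi_2$ blockwise to the conjugate matrix, and add. Since $\overline{Y'Y'^\dagger}=(Y'Y'^\dagger)^T$, this gives $\begin{pmatrix}\Phi(Y'Y'^\dagger)&Y_A\\Y_A^\dagger&\Phi(1)\end{pmatrix}\ge0$, and $\mathrm{Re}\,\overline{Y'}=(\mathrm{Re}\,Y')^T$ gives $\mathrm{Re}\,Y_A=\Phi(\mathrm{Re}\,Y')$. For an arbitrary positive map we are given no such formula, and we have to obtain $Y_A$ from positivity alone.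

## 5. Completing a Hermitian block by a free anti-Hermitian part

What positivity says about two vectors $u,v$ is this: $\Phi\big((xu+yv)(xu+yv)^\dagger\big)\ge0$ for all real $x,y$. The next lemma converts such a family of inequalities into one block matrix.

**Lemma 3 (Ando type).** Let $a,b,h$ be Hermitian with $x^2a+2xy\,h+y^2b\ge0$ for all real $x,y$. Then there is a Hermitian $t$ with
$$\begin{pmatrix}a&h+it\\h-it&b\end{pmatrix}\ge0.$$

For numbers the hypothesis says $a,b\ge0$ and $ab\ge h^2$, and $t=0$ works. For matrices $t=0$ can fail. Take $a=E_{11}$, $b=E_{22}$, $h=\frac12(E_{12}+E_{21})$ on $\mathbb C^2$, with standard basis vectors $e_1,e_2$. The hypothesis holds because $x^2a+2xyh+y^2b=(xe_1+ye_2)(xe_1+ye_2)^\dagger$. If the block matrix is positive, its off-diagonal block $Z=h+it$ must satisfy $e_2^\dagger Z=0$ (as $e_2\in\ker a$) and $Ze_1=0$ (as $e_1\in\ker b$). So $Z=zE_{12}$, and $\mathrm{Re}\,Z=h$ forces $z=1$. The block matrix with $Z=E_{12}$ is $\binom{e_1}{e_2}\binom{e_1}{e_2}^\dagger\ge0$.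 Here $t$ exists, is unique, and is not $0$. This is the transpose example again: $a=\Phi(e_1e_1^\dagger)$, $b=\Phi(e_2e_2^\dagger)$, while $\Phi(e_1e_2^\dagger)=E_{21}$ is not an admissible block.

*Proof of Lemma 3.* The existence of $t$ is a membership question for a convex cone, so we argue by separation.

**Step 1: the cone is convex and closed.** Let $K$ be the set of Hermitian triples $(a,h,b)$ for which such a $t$ exists. Sums and nonnegative multiples of positive block matrices are positive, so $K$ is a convex cone. Suppose triples $(a_n,h_n,b_n)\in K$ converge to $(a,h,b)$. The corresponding positive block matrices have traces $\mathrm{tr}\,a_n+\mathrm{tr}\,b_n$, which are bounded, so a subsequence converges to a positive block matrix. Its diagonal blocks are $a,b$ and its off-diagonal block has Hermitian part $h$. So $(a,h,b)\in K$.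

**Step 2: a separating functional is a positive block matrix.** Suppose $(a,h,b)$ satisfies the hypothesis but is not in $K$. By separation there are Hermitian $p,q,r$ with
$$\mathrm{tr}\,pa+2\,\mathrm{tr}\,qh+\mathrm{tr}\,rb<0,\tag{4}$$
while the same functional is $\ge0$ on $K$. Let $M=\begin{pmatrix}m_{11}&m_{12}\\m_{12}^\dagger&m_{22}\end{pmatrix}\ge0$ be arbitrary. Then $(m_{11},\mathrm{Re}\,m_{12},m_{22})\in K$, and the functional there is
$$\mathrm{tr}\,pm_{11}+\mathrm{tr}\,q(m_{12}+m_{12}^\dagger)+\mathrm{tr}\,rm_{22}=\mathrm{Tr}\begin{pmatrix}p&q\\q&r\end{pmatrix}M\ \ge0 .$$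
As $M\ge0$ was arbitrary, $\begin{pmatrix}p&q\\q&r\end{pmatrix}\ge0$. Note that the off-diagonal blocks are both the Hermitian operator $q$, because the functional does not see $t$.

**Step 3: diagonalize $q$ relative to $r$.** We want to write the functional through vectors on which the hypothesis can be tested. Replace $r$ by $r+\eta1>0$ with $\eta>0$ so small that (4) still holds. The block matrix stays positive, and the Schur complement gives $p\ge qr^{-1}q$. The operator $r^{-1/2}qr^{-1/2}$ is Hermitian, so it equals $\sum_j\kappa_je_je_j^\dagger$ with real $\kappa_j$ and $(e_j)$ an orthonormal basis. With $f_j=r^{1/2}e_j$,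
$$r=\sum_jf_jf_j^\dagger,\qquad q=\sum_j\kappa_jf_jf_j^\dagger,\qquad qr^{-1}q=r^{1/2}\big(r^{-1/2}qr^{-1/2}\big)^2r^{1/2}=\sum_j\kappa_j^2f_jf_j^\dagger .$$

**Step 4: contradiction.** The hypothesis with $y=0$ gives $a\ge0$, so $\mathrm{tr}\,pa\ge\mathrm{tr}\,qr^{-1}qa$. Therefore
$$\mathrm{tr}\,pa+2\,\mathrm{tr}\,qh+\mathrm{tr}\,rb\ \ge\ \sum_j\langle f_j,(\kappa_j^2a+2\kappa_jh+b)f_j\rangle\ \ge0$$
by the hypothesis with $x=\kappa_j$, $y=1$. This contradicts (4). $\square$

## 6. One operator $Y_A$ for two block matrices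

Return to the trial operator. The $\lambda$-term of (2) asks for $Y_AY_A^\dagger\le\Phi(Y'Y'^\dagger)$, and the $S$-term asks for a block matrix with diagonal $\Phi(\omega')$, $\Phi(Y'^\dagger\omega'^{-1}Y')$ and off-diagonal block $Y_A$. One could apply Lemma 3 to each requirement. For instance $(xY'+y)(xY'+y)^\dagger\ge0$ gives the first, with $a=\Phi(Y'Y'^\dagger)$, $h=\Phi(\mathrm{Re}\,Y')$, $b=\Phi(1)$. But the lemma then returns one $t$ for each requirement and says nothing about their being equal, while (2) needs a single $Y$. The remedy is to apply Lemma 3 to rank-one pieces of $Y'$ and build both block matrices from the same pieces: conjugating a block matrix by $\mathrm{diag}(c^{-1},c)$ changes its diagonal blocks and leaves its off-diagonal blocks alone.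

**Lemma 4 (substitute for the Schwarz inequality).** Let $\Phi:\mathcal B(\mathcal H_B)\to\mathcal B(\mathcal H_A)$ be positive with $\Phi(1)\le1$. Let $P$ be a projection on $\mathcal H_B$, let $\omega\ge0$ have support $P\mathcal H_B$, and let $Y=PY\in\mathcal B(\mathcal H_B)$. Then there is $Y_A\in\mathcal B(\mathcal H_A)$ with $\mathrm{Re}\,Y_A=\Phi(\mathrm{Re}\,Y)$ and
$$\begin{pmatrix}\Phi(YY^\dagger)&Y_A\\Y_A^\dagger&1\end{pmatrix}\ge0,\qquad\begin{pmatrix}\Phi(\omega)&Y_A\\Y_A^\dagger&\Phi(Y^\dagger\omega^{-1}Y)\end{pmatrix}\ge0 .$$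

*Proof.*

**Step 1: cut $Y$ into rank-one pieces adapted to $\omega$.** Let $C=\omega^{-1/2}Y$, so $C^\dagger C=Y^\dagger\omega^{-1}Y$ and, since $PY=Y$, $Y=\omega^{1/2}C$. Let $(b_i)$ be an orthonormal eigenbasis of $C^\dagger C$ with eigenvalues $c_i^2$, $c_i\ge0$, and put $a_i=Yb_i=\omega^{1/2}Cb_i$. If $c_i=0$ then $Cb_i=0$ and $a_i=0$. From now on all sums run over $i$ with $c_i>0$. Expanding $Y=Y\sum_ib_ib_i^\dagger$ over the full basis and dropping the zero terms,
$$Y=\sum a_ib_i^\dagger,\qquad\sum a_ia_i^\dagger=YY^\dagger,\qquad\sum b_ib_i^\dagger\le1,\qquad\sum c_i^2\,b_ib_i^\dagger=Y^\dagger\omega^{-1}Y .$$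
Moreover
$$\sum c_i^{-2}a_ia_i^\dagger\le\omega .$$
Indeed the vectors $c_i^{-1}Cb_i$ lie in $P\mathcal H_B$ and are orthonormal, because $\langle Cb_i,Cb_j\rangle=c_i^2\delta_{ij}$. So $\sum(c_i^{-1}Cb_i)(c_i^{-1}Cb_i)^\dagger\le P$, and we multiply by $\omega^{1/2}$ from both sides.

**Step 2: apply Lemma 3 to each piece.** For each such $i$ and all real $x,y$, positivity of $\Phi$ gives
$$x^2\Phi(a_ia_i^\dagger)+xy\,\Phi(a_ib_i^\dagger+b_ia_i^\dagger)+y^2\Phi(b_ib_i^\dagger)=\Phi\big((xa_i+yb_i)(xa_i+yb_i)^\dagger\big)\ge0 .$$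
Lemma 3, with $h=\frac12\Phi(a_ib_i^\dagger+b_ia_i^\dagger)$, yields $Z_i=h+it$ with
$$Z_i+Z_i^\dagger=\Phi(a_ib_i^\dagger+b_ia_i^\dagger),\qquad\begin{pmatrix}\Phi(a_ia_i^\dagger)&Z_i\\Z_i^\dagger&\Phi(b_ib_i^\dagger)\end{pmatrix}\ge0.\tag{5}$$
Put $Y_A=\sum Z_i$. Then $\mathrm{Re}\,Y_A=\frac12\sum\Phi(a_ib_i^\dagger+b_ia_i^\dagger)=\Phi(\mathrm{Re}\,Y)$.

**Step 3: the first block matrix.** Sum (5) over $i$. The upper left block is $\Phi(YY^\dagger)$, the off-diagonal block is $Y_A$, and the lower right block is $\sum\Phi(b_ib_i^\dagger)\le\Phi(1)\le1$. Raising the lower right block to $1$ keeps the matrix positive.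

**Step 4: the second block matrix, with the same $Y_A$.** Conjugate the $i$-th matrix in (5) by $\mathrm{diag}(c_i^{-1},c_i)$. The result is positive with diagonal blocks $c_i^{-2}\Phi(a_ia_i^\dagger)$ and $c_i^2\Phi(b_ib_i^\dagger)$, and still has $Z_i$ off the diagonal. Summing, the lower right block is $\Phi(Y^\dagger\omega^{-1}Y)$, the off-diagonal block is $Y_A$, and the upper left block is $\sum c_i^{-2}\Phi(a_ia_i^\dagger)\le\Phi(\omega)$. Raise the upper left block to $\Phi(\omega)$. $\square$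

## 7. Proof of Proposition 2, completed

Steps 1 and 2 are in Section 3.

**Step 3: $q_\lambda\ge q'_\lambda$ for every $\lambda\ge0$.** Let $Y'=\Pi'Y'$ be a maximizer in (3). The operator $\omega'$ has support $\Pi'\mathcal H_B$, so Lemma 4 applies with $P=\Pi'$, $\omega=\omega'$, $Y=Y'$ and gives $Y_A$. Insert the trial operator $Y=\Pi Y_A$ in (2) and compare the three terms.

* Linear term. Since $\rho\Pi=\rho$, we have $\mathrm{Re}\,\mathrm{tr}\,\rho Y=\mathrm{Re}\,\mathrm{tr}\,\rho Y_A=\mathrm{tr}\,\rho\,\mathrm{Re}\,Y_A=\mathrm{tr}\,\rho\,\Phi(\mathrm{Re}\,Y')=\mathrm{tr}\,\rho'\,\mathrm{Re}\,Y'=\mathrm{Re}\,\mathrm{tr}\,\rho'Y'$.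
* $\lambda$-term. The first matrix of Lemma 4 and the Schur complement with respect to the block $1$ give $Y_AY_A^\dagger\le\Phi(Y'Y'^\dagger)$. Hence $\mathrm{tr}\,\rho YY^\dagger=\mathrm{tr}\,\rho Y_AY_A^\dagger\le\mathrm{tr}\,\rho\,\Phi(Y'Y'^\dagger)=\mathrm{tr}\,\rho'Y'Y'^\dagger$.
* $S$-term. Compress the first block index of the second matrix of Lemma 4 with $\Pi$. This gives $\begin{pmatrix}\omega_1&Y\\Y^\dagger&\Phi(Y'^\dagger\omega'^{-1}Y')\end{pmatrix}\ge0$ on $\Pi\mathcal H_A\oplus\mathcal H_A$. Since $\omega_1$ is positive definite on $\Pi\mathcal H_A$ by Step 1, the Schur complement gives $Y^\dagger\omega_1^{-1}Y\le\Phi(Y'^\dagger\omega'^{-1}Y')$. Hence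
$$\mathrm{tr}\,S\,Y^\dagger\omega_1^{-1}Y\le\mathrm{tr}\,S\,\Phi(Y'^\dagger\omega'^{-1}Y')=\mathrm{tr}\,\mathcal N(S)\,Y'^\dagger\omega'^{-1}Y'\le\mathrm{tr}\,S'\,Y'^\dagger\omega'^{-1}Y'.$$

The linear term is equal and the two subtracted terms have not grown, so the value at $Y$ in (2) is at least $q'_\lambda$. Thus $q_\lambda\ge q'_\lambda$.

**Step 4: the linear part of $f$.** The term $-bx$ in (1) is not a resolvent, so we extract it from large $\lambda$. For a fixed positive $M$ and unit vector $v$, $\langle v,(M+\lambda)^{-1}v\rangle=\lambda^{-1}-\lambda^{-2}\langle v,Mv\rangle+O(\lambda^{-3})$ as $\lambda\to\infty$. Both $\phi^\rho$ and $\phi^{\rho'}$ are unit vectors, because $\mathrm{tr}\,\rho=\mathrm{tr}\,\rho'=1$. So the $\lambda^{-1}$ terms of $q_\lambda$ and $q'_\lambda$ cancel. Multiplying $q_\lambda-q'_\lambda\ge0$ by $\lambda^2$ and letting $\lambda\to\infty$ gives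
$$\langle\phi^\rho|\tau^{-1}\otimes S^T|\phi^\rho\rangle\le\langle\phi^{\rho'}|\tau'^{-1}\otimes S'^T|\phi^{\rho'}\rangle .$$

**Step 5: integrate.** By (1) and $\|\phi^\rho\|=1$,
$$\tilde Q_f(\rho\Vert S;\tau)=c-b\,\langle\phi^\rho|\tau^{-1}\otimes S^T|\phi^\rho\rangle+\int_{[0,\infty)}\Big(q_\lambda-\frac{\lambda}{1+\lambda^2}\Big)d\mu(\lambda),$$
and likewise with primes. The integrals converge absolutely: the integrand of (1) is $\frac{1-x\lambda}{(x+\lambda)(1+\lambda^2)}$, and $\frac{|1-x\lambda|}{x+\lambda}$ is bounded for $\lambda\ge0$ and $x$ in the compact subset of $(0,\infty)$ containing the spectra. Since $b\ge0$ and $\mu\ge0$, Steps 3 and 4 give the claim term by term. The comparison is legitimate because $\tau$ is the same for every $\lambda$; only the trial operator $Y$ depends on $\lambda$. $\square$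

## 8. From a fixed $\tau'$ to the supremum: proof of Theorem 1

Let $\rho'=\mathcal N(\rho)$, with support projections $\Pi,\Pi'$ of $\rho,\rho'$. Fix $\tau'>0$ with $\mathrm{tr}\,\tau'\le1$ and $\epsilon'>0$, and put $S_0'=\sigma'+\epsilon'\Pi^\perp_{\sigma'}>0$. It suffices to show
$$\tilde Q_f(\rho\Vert\sigma)\ge\tilde Q_f(\rho'\Vert S_0';\tau').\tag{6}$$

**Step 1: we may assume $\mathrm{tr}\,\tau'<1$.** This leaves room for the term $\kappa(1-\Pi)$ in $\tau$. The right side of (6) is continuous in $\tau'$, since $f$ is continuous. So it suffices to prove (6) for $(1-\eta)\tau'$ with $0<\eta<1$ and let $\eta\downarrow0$.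

**Step 2: we may assume that $\tau'$ commutes with $\Pi'$.** Proposition 2 requires this. For fixed $S'>0$ put $F(\tau')=\tilde Q_f(\rho'\Vert S';\tau')$. We claim that $F$ is concave. Let $B=\tau'\otimes(S'^{-1})^T$, which is linear in $\tau'$, and note $\tau'^{-1}\otimes S'^T=B^{-1}$. For $\lambda>0$,
$$(B^{-1}+\lambda)^{-1}=\lambda^{-1}\big[1-(1+\lambda B)^{-1}\big],$$
which is operator concave in $B$ because the inverse is operator convex. For $\lambda=0$ the expression is $B$ itself. The term $-b\,\tau'^{-1}\otimes S'^T$ is concave for the same reason. Now take the expectation in $\phi^{\rho'}$ and integrate as in (1).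

Let $V=2\Pi'-1$, a Hermitian unitary. Since $V\rho'^{1/2}=\rho'^{1/2}$, we have $(V\otimes I)|\phi^{\rho'}\rangle=|\phi^{\rho'}\rangle$. Since $(V\tau'V)^{-1}\otimes S'^T=(V\otimes I)(\tau'^{-1}\otimes S'^T)(V\otimes I)$, it follows that $F(V\tau'V)=F(\tau')$. By concavity $F\big(\frac12(\tau'+V\tau'V)\big)\ge F(\tau')$. The averaged operator equals $\Pi'\tau'\Pi'+(1-\Pi')\tau'(1-\Pi')$. It is positive definite, commutes with $\Pi'$, and has the same trace as $\tau'$. Using this with $S'=S_0'$, it suffices to prove (6) for the averaged operator.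

**Step 3: choose $\epsilon$.** The input needs $S=\sigma+\epsilon\Pi_\sigma^\perp$ with $\mathcal N(S)$ controlled by the output operator. Let $\delta>0$. Since $\delta S_0'>0$, we have $\epsilon\,\mathcal N(\Pi_\sigma^\perp)\le\delta S_0'$ for all small $\epsilon>0$. For such $\epsilon$,
$$\mathcal N(S)=\mathcal N(\sigma)+\epsilon\,\mathcal N(\Pi_\sigma^\perp)\le\sigma'+\delta S_0'\le(1+\delta)S_0'=:S' .$$

**Step 4: conclude.** Take $\tau$ from Proposition 2. Its trace is $\mathrm{tr}(\Pi'\tau')+\kappa\,\mathrm{tr}(1-\Pi)$ with $\mathrm{tr}(\Pi'\tau')<1$, so for small $\kappa>0$ we have $\mathrm{tr}\,\tau\le1$. Thus $(\tau,\epsilon)$ is admissible in the definition of $\tilde Q_f(\rho\Vert\sigma)$, and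
$$\tilde Q_f(\rho\Vert\sigma)\ \ge\ \tilde Q_f(\rho\Vert\sigma+\epsilon\Pi_\sigma^\perp;\tau)\ \ge\ \tilde Q_f(\rho'\Vert(1+\delta)S_0';\tau').$$
The left side does not depend on $\delta$, and the right side is continuous in $\delta$. Letting $\delta\downarrow0$ gives (6). Taking the supremum over $\tau'$ and $\epsilon'$ proves Theorem 1. $\square$

## 9. Standard $f$-divergences, and how Lemma 4 characterizes positivity

Lemma 4 with $P=\omega=1$ also handles the standard (Petz) $f$-divergences. For $\rho,\sigma>0$ let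
$$S_f(\rho\Vert\sigma)=\langle\sigma^{1/2},f(L_\rho R_\sigma^{-1})\sigma^{1/2}\rangle,\qquad L_\rho X=\rho X,\quad R_\sigma X=X\sigma,$$
with the Hilbert–Schmidt inner product. For $f(x)=x^2$ this is $\mathrm{tr}\,\sigma^{1/2}\rho^2\sigma^{1/2}\sigma^{-2}=\mathrm{tr}\,\rho^2\sigma^{-1}$.

**Theorem 5.** Let $f:(0,\infty)\to\mathbb R$ be operator convex, $\mathcal N$ positive and trace preserving, and $\rho,\sigma>0$. Then $S_f(\rho\Vert\sigma)\ge S_f(\mathcal N(\rho)\Vert\mathcal N(\sigma))$, where the right side is computed on the support of $\mathcal N(1)$, on which $\mathcal N(\rho)$ and $\mathcal N(\sigma)$ are positive definite.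

*Proof.*

**Step 1: restrict the output space.** Let $Q$ be the support projection of $\mathcal N(1)$. For $X\ge0$ we have $0\le\mathcal N(X)\le\|X\|\,\mathcal N(1)$, so $\mathcal N(X)$ is supported in $Q\mathcal H_B$; by linearity this holds for all $X$, in the sense that $\mathcal N(X)=Q\mathcal N(X)Q$. If $\rho\ge r1$ with $r>0$, then $\mathcal N(\rho)\ge r\,\mathcal N(1)$ is positive definite there, and likewise $\mathcal N(\sigma)$. We replace $\mathcal H_B$ by $Q\mathcal H_B$. The map is still positive and trace preserving, so $\Phi(1)=1$.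

**Step 2: a monotone quadratic quantity.** For $\alpha,\beta>0$ and $\Delta=\Delta^\dagger$ put
$$D(\alpha,\beta;\Delta)=\langle\Delta,(L_\alpha+R_\beta)^{-1}\Delta\rangle=\max_Y\big\{2\mathrm{Re}\,\mathrm{tr}\,\Delta Y-\mathrm{tr}\,\alpha YY^\dagger-\mathrm{tr}\,\beta Y^\dagger Y\big\},$$
by the variational formula of Section 3. Let $Y'$ be a maximizer for $D(\mathcal N(\alpha),\mathcal N(\beta);\mathcal N(\Delta))$. Lemma 4 with $P=\omega=1$, together with $\Phi(1)=1$, gives $Y$ with
$$\mathrm{Re}\,Y=\Phi(\mathrm{Re}\,Y'),\qquad YY^\dagger\le\Phi(Y'Y'^\dagger),\qquad Y^\dagger Y\le\Phi(Y'^\dagger Y').$$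
Since $\Delta$ is Hermitian, $\mathrm{Re}\,\mathrm{tr}\,\Delta Y=\mathrm{tr}\,\Delta\,\Phi(\mathrm{Re}\,Y')=\mathrm{Re}\,\mathrm{tr}\,\mathcal N(\Delta)Y'$. Also $\mathrm{tr}\,\alpha YY^\dagger\le\mathrm{tr}\,\mathcal N(\alpha)Y'Y'^\dagger$ and $\mathrm{tr}\,\beta Y^\dagger Y\le\mathrm{tr}\,\mathcal N(\beta)Y'^\dagger Y'$. Therefore
$$D(\alpha,\beta;\Delta)\ge D(\mathcal N(\alpha),\mathcal N(\beta);\mathcal N(\Delta)).\tag{7}$$

**Step 3: two limits of (7).** Put $\beta=s\sigma$. Letting $s\downarrow0$ extends (7) to $\beta=0$, where $D(\alpha,0;\Delta)=\langle\Delta,L_\alpha^{-1}\Delta\rangle$. Also $s\,D(\alpha,s\sigma;\Delta)=\langle\Delta,(s^{-1}L_\alpha+R_\sigma)^{-1}\Delta\rangle\to\langle\Delta,R_\sigma^{-1}\Delta\rangle=\mathrm{tr}\,\Delta\sigma^{-1}\Delta$ as $s\to\infty$, so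
$$\mathrm{tr}\,\Delta\sigma^{-1}\Delta\ge\mathrm{tr}\,\mathcal N(\Delta)\mathcal N(\sigma)^{-1}\mathcal N(\Delta).\tag{8}$$

**Step 4: write $f$ through these quantities.** By Kraus' theorem, $g(x)=(f(x)-f(1))/(x-1)$, with $g(1)=f'(1)$, is operator monotone on $(0,\infty)$. So $-g$ has a representation (1). Subtracting its value at 1 and using $\frac1{1+s}-\frac1{x+s}=\frac{x-1}{(x+s)(1+s)}$, we get $g(x)=f'(1)+b(x-1)+\int\frac{x-1}{(x+s)(1+s)}d\mu(s)$. Hence
$$f(x)=f(1)+f'(1)(x-1)+b(x-1)^2+\int_{[0,\infty)}\frac{(x-1)^2}{(x+s)(1+s)}\,d\mu(s),\qquad b\ge0,\ \int\frac{d\mu(s)}{1+s^2}<\infty .$$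
Put $\Delta=\rho-\sigma$ and $M=L_\rho R_\sigma^{-1}$. Left and right multiplications commute. We have $(M-1)\sigma^{1/2}=\rho\sigma^{-1/2}-\sigma^{1/2}=\Delta\sigma^{-1/2}=R_\sigma^{-1/2}\Delta$ and $(M+s)^{-1}=R_\sigma(L_\rho+sR_\sigma)^{-1}$. Hence
$$\big\langle\sigma^{1/2},(M-1)(M+s)^{-1}(M-1)\sigma^{1/2}\big\rangle=\big\langle\Delta,(L_\rho+sR_\sigma)^{-1}\Delta\big\rangle=D(\rho,s\sigma;\Delta),$$
$\langle\sigma^{1/2},(M-1)\sigma^{1/2}\rangle=\mathrm{tr}\,\Delta$, and $\|(M-1)\sigma^{1/2}\|^2=\mathrm{tr}\,\Delta\sigma^{-1}\Delta$. Altogether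
$$S_f(\rho\Vert\sigma)=f(1)\,\mathrm{tr}\,\sigma+f'(1)\,\mathrm{tr}\,\Delta+b\,\mathrm{tr}\,\Delta\sigma^{-1}\Delta+\int_{[0,\infty)}D(\rho,s\sigma;\Delta)\,\frac{d\mu(s)}{1+s}.$$
The same formula holds for $\mathcal N(\rho),\mathcal N(\sigma)$ with $\mathcal N(\Delta)$ in place of $\Delta$. The first two terms are preserved because $\mathcal N$ preserves the trace. The third does not increase by (8), and the integrand does not increase by (7), including $s=0$. $\square$

**Remark 6 (converse for Lemma 4).** For a linear Hermitian-preserving unital $\Phi$, the following are equivalent: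

1. $\Phi$ is positive;
2. for every $Y$ there is $Y_A$ with $\mathrm{Re}\,Y_A=\Phi(\mathrm{Re}\,Y)$, $Y_AY_A^\dagger\le\Phi(YY^\dagger)$ and $Y_A^\dagger Y_A\le\Phi(Y^\dagger Y)$.

That 1 implies 2 is Lemma 4 with $P=\omega=1$, as used in Step 2 above. Conversely, 2 gives $\Phi(YY^\dagger)\ge Y_AY_A^\dagger\ge0$, and every positive operator has the form $YY^\dagger$. So the inequality that replaces the Schwarz inequality here is equivalent to positivity.
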